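# Generic $n\times n\times 3$ tensors of rank slightly above $n$

## Two decomposition theorems

Throughout, $T=\sum_{i=1}^r a_i\otimes b_i\otimes c_i$ with $a_i,b_i\in\mathbb C^n$, $c_i\in\mathbb C^3$, and $m=r-n\ge 1$. The computational model is exact arithmetic over $\mathbb C$, with zero tests; each field operation, and each computation of the eigenvalues and eigenvectors of a matrix, is one step.

**Theorem 1.** There is a deterministic algorithm which, for all $n,r$ with $n<r\le 6n/5$ (equivalently $n\ge 5m$), given $n$, $r$ and a generic $T\in\mathbb C^{n\times n\times 3}$ of rank $r$, outputs the generating rank-one terms of $T$, using $O(n^3)$ field operations and one eigenvector computation.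

**Theorem 2.** Let $n\ge 4m+2$ (equivalently $n<r\le(5n-2)/4$). A generic $T$ of format $n\times n\times 3$ and rank $r$ has tensor rank exactly $r$ and a unique rank-$r$ decomposition. A single deterministic algorithm computes it in a number of steps polynomial in $n$.

**Corollary.** There exist a constant $\epsilon>0$, a polynomial $q$ and a single algorithm that, for all sufficiently large $n$ and all $r$ with $n<r\le(1+\epsilon)n$, decomposes a generic $n\times n\times3$ tensor of rank $r$ into $r$ rank-one terms in at most $q(n)$ steps, and returns the generating terms whenever the rank-$r$ decomposition is unique. Theorem 1 gives this with $\epsilon=1/5$ (every $n\ge5$). Theorem 2 gives it for every fixed $\epsilon<1/4$ and $n\ge 2/(1-4\epsilon)$, with unique decomposition.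

The last sentence is arithmetic: $(1+\epsilon)n\le(5n-2)/4$ means $4\epsilon n\le n-2$, that is, $n\ge 2/(1-4\epsilon)$.

## Rank, genericity, uniqueness, and the question being answered

A **rank-one** tensor is $a\otimes b\otimes c$, and the **rank** of $T$ is the least number of rank-one terms that sum to $T$. Decompositions are counted up to permuting terms and rescaling factors inside each term, and "unique" is meant in this sense.

**Definition (generic).** A generic tensor of format $n\times n\times p$ and rank $r$ is $T=\sum_{i\le r}a_i\otimes b_i\otimes c_i$ with parameters $(a_i,b_i,c_i)_i$ outside some proper Zariski-closed subset of $(\mathbb C^n)^r\times(\mathbb C^n)^r\times(\mathbb C^p)^r$.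

Genericity concerns the parameters and does not by itself say that $T$ has tensor rank $r$. For $n=1$, $r=2$, a sum of two terms is just a vector in $\mathbb C^3$, hence has rank at most $1$. That the rank really is $r$ is part of the conclusion of Theorem 2.

The decomposition problem is undercomplete if $r\le n$ and overcomplete if $r>n$. The paper that poses our question (its abstract begins "We give a new, constructive uniqueness theorem for tensor decomposition", https://www.zhuanzhiai.com/paper/7e3bbdb672c961a9e82e1b54f3ef2f75) records two results. First, for $p\ge4$ and $n\le r\le 4n/3$, a generic tensor of format $n\times n\times p$ and rank $r$ has a unique rank-$r$ decomposition, computable in time polynomial in $n$ and $p$. Second, for $p\ge2$ and $r\le n$, Jennrich's diagonalization-based algorithm efficiently decomposes a generic tensor. About three slices it says: "Efficient overcomplete decomposition of generic tensors of format $n\times n\times3$ remains an open problem." The Corollary answers the question whether this can be done in some range $n<r\le(1+\epsilon)n$: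 yes.

**How the two theorems compare.** Theorem 1 needs $n\ge5m$, Theorem 2 needs $n\ge 4m+2$. A pair covered by the first only has $5m\le n\le 4m+1$, so $m=1$, $n=5$, $r=6$. Theorem 1 does not assert uniqueness. It says that the generating terms can be read off from $T$ for generic parameters, and this does not exclude a second decomposition of the same $T$ with special parameters.

**Some lower bound on $n$ in terms of $m$ is needed for uniqueness.** Take $n=2$, $r=3$, and let $T$ have slices $\begin{bmatrix}1&0\\0&1\end{bmatrix},\begin{bmatrix}0&1\\0&0\end{bmatrix},\begin{bmatrix}0&0\\1&0\end{bmatrix}$. They are a basis of the space $L$ of matrices $\begin{bmatrix}x&y\\z&x\end{bmatrix}$. For each $\lambda$ the rank-one matrix $\begin{bmatrix}\lambda\\1\end{bmatrix}\begin{bmatrix}1&\lambda\end{bmatrix}=\begin{bmatrix}\lambda&\lambda^2\\1&\lambda\end{bmatrix}$ lies in $L$. For any three distinct values of $\lambda$ these matrices form a basis of $L$ (Vandermonde), so the three slices are combinations of them, and $T$ has a 3-term decomposition for each such choice.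 The slices span a 3-dimensional space, so fewer than three terms cannot suffice. This $T$ has rank $3$ and infinitely many decompositions.

**Textbook facts used.**

- (F1) An affine space is irreducible: finitely many nonempty Zariski-open subsets have a nonempty open intersection. So to show that finitely many conditions hold together for generic parameters, it is enough that each contains a nonempty open set; for an open condition, one example suffices.
- (F2) The projection of a closed subset of $\Omega\times\mathbb P^a\times\mathbb P^b$ to $\Omega$ is closed.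
- (F3) If a constructible set maps to one of dimension $d$ with all fibres of dimension $\le e$, its dimension is at most $d+e$. The image of a constructible set is constructible, of no larger dimension. A constructible subset of $\mathbb C^N$ of dimension $<N$ lies in a proper closed subset.
- (F4) The Grassmannian of $u$-dimensional subspaces of $\mathbb C^\delta$ has dimension $u(\delta-u)$.

## Diagonalizing at $r=n$, and what breaks at $r=n+1$

Let $A=[a_1\cdots a_r]$ and $B=[b_1\cdots b_r]$ (both $n\times r$), $c_i=(c_{i1},c_{i2},c_{i3})$, $D_j=\mathrm{diag}(c_{1j},\dots,c_{rj})$. The slices of $T$ are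
$$T_j=\sum_i c_{ij}\,a_ib_i^T=AD_jB^T\qquad(j=1,2,3).\tag{1}$$
Suppose that all $c_{i3}\neq0$ and put $\tilde A=AD_3$, $\Lambda_j=D_jD_3^{-1}$. Then
$$T_j=\tilde A\Lambda_jB^T,\qquad T_3=\tilde AB^T.\tag{2}$$
If $T_3$ is invertible, we can form the matrices $Z_j:=T_3^{-1}T_j$, $j=1,2$.

When $r=n$, everything is square: $Z_j=B^{-T}\tilde A^{-1}\tilde A\Lambda_jB^T=B^{-T}\Lambda_jB^T$. If the ratios $c_{i1}/c_{i3}$ are distinct, the eigenvectors of $Z_1$ are the columns of $B^{-T}$ up to scale, and the decomposition follows. This is Jennrich's idea.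

The first thing to try for $r>n$ is the same computation. Here is what happens for $n=2$, $r=3$.

**Example 1.** Let $A=B=\begin{bmatrix}1&0&1\\0&1&1\end{bmatrix}$, $D_3=I$, $\Lambda_1=\mathrm{diag}(0,1,-1)$. Then
$$T_3=\begin{bmatrix}2&1\\1&2\end{bmatrix},\quad T_1=\begin{bmatrix}-1&-1\\-1&0\end{bmatrix},\quad Z_1=\frac13\begin{bmatrix}2&-1\\-1&2\end{bmatrix}\begin{bmatrix}-1&-1\\-1&0\end{bmatrix}=\frac13\begin{bmatrix}-1&-2\\-1&1\end{bmatrix}.$$
$Z_1$ has trace $0$ and determinant $-\frac13$, so its eigenvalues are $\pm1/\sqrt3$, and none of the numbers $0,1,-1$ is among them.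

So the eigenvalues are wrong, and there are too few of them: $n$ instead of $r$. The reason is that $Z_j$ is now only a corner of an $r\times r$ matrix similar to $\Lambda_j$. We make this precise and then ask how to rebuild the missing part of the matrix.

## The slices as corners of commuting matrices

Assume for now the first genericity condition.

- **(G1)** All $c_{i3}\neq0$, $T_3$ is invertible, and the numbers $c_{i1}/c_{i3}$ are pairwise distinct.

This is an open condition, and it holds for $A=B=[I\ 0]$, $D_3=I$ and distinct $c_{i1}$. By (F1) it holds generically.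

Since $T_3=\tilde AB^T$ is invertible, $\tilde A$ and $B$ have rank $n$. Hence $K:=\ker\tilde A$ and $K':=\ker B$ are $m$-dimensional subspaces of $\mathbb C^r$.

**Step 1 (complete $B^T$ to a square matrix).** Let $J$ be any $r\times m$ matrix whose columns form a basis of $K$, and put $S=[B^T\ \ J]$. If $B^Tx\in K$ then $0=\tilde AB^Tx=T_3x$, so $x=0$. Hence $\mathrm{im}\,B^T\cap K=0$. Since the dimensions $n$ and $m$ add up to $r$, $S$ is an invertible $r\times r$ matrix. From $T_3^{-1}\tilde AB^T=I$ and $\tilde AJ=0$ we get $T_3^{-1}\tilde A\,S=[I\ \ 0]$, so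
$$S^{-1}=\begin{bmatrix}T_3^{-1}\tilde A\\E\end{bmatrix},\qquad EB^T=0,\quad EJ=I_m.\tag{3}$$
Transposing, $BE^T=0$, and $E$ has rank $m$; so the columns of $E^T$ form a basis of $K'$.

**Step 2 (read off the blocks).** For $j=1,2$,
$$Y_j:=S^{-1}\Lambda_jS=\begin{bmatrix}Z_j&P_j\\Q_j&R_j\end{bmatrix},\quad P_j=T_3^{-1}\tilde A\Lambda_jJ,\quad Q_j=E\Lambda_jB^T,\quad R_j=E\Lambda_jJ,\tag{4}$$
because the top left block is $T_3^{-1}\tilde A\Lambda_jB^T=T_3^{-1}T_j=Z_j$.

**Example 1, continued.** Here $J=(1,1,-1)^T$ and $E=\frac13(1,1,-1)$. One computes $P_1=(0,1)^T$, $Q_1=\frac13(1,2)$, $R_1=0$, so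
$$Y_1=\begin{bmatrix}-\frac13&-\frac23&0\\-\frac13&\frac13&1\\ \frac13&\frac23&0\end{bmatrix}.$$
Its trace is $0$, the sum of its principal $2\times2$ minors is $-\frac13+0-\frac23=-1$, and its determinant is $0$ (rows 1 and 3 are proportional). The characteristic polynomial is $\lambda^3-\lambda$, with roots $0,1,-1$, as it should be.

If we knew $Y_1$ and $Y_2$, we could finish by diagonalization exactly as for $r=n$. We know the corner $Z_j$, and we know that $Y_1,Y_2$ commute.

**Step 3 (what commutation says).** The top two blocks of $Y_1Y_2=Y_2Y_1$ are $Z_1Z_2+P_1Q_2=Z_2Z_1+P_2Q_1$ and $Z_1P_2+P_1R_2=Z_2P_1+P_2R_1$, that is,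
$$[Z_1,Z_2]=P_2Q_1-P_1Q_2,\tag{5}$$
$$Z_1P_2-Z_2P_1=P_2R_1-P_1R_2.\tag{6}$$

As equations in the unknowns $P,Q,R$ these are quadratic, and solving them head-on is no plan. But look at $m=1$. Then $P_1,P_2$ are vectors, and (5) says that $[Z_1,Z_2]$, which we know, has image inside the plane spanned by $P_1,P_2$. If the image is exactly that plane, we know the plane $V$ without solving anything. And (6) says $Z_1P_2-Z_2P_1\in V$, which is a *linear* condition on the pair $(P_1,P_2)\in V\times V$. There are four unknown coordinates and $n-2$ equations. The true pair solves them, and so does its rescaling, which only reflects the free choice of $J$. If $n-2\ge3$, one may hope for no other solutions. For general $m$ the count is $4m$ unknowns, $n-2m$ equations, and a solution space of dimension at least $m$. So we need $n-2m\ge3m$, the hypothesis of Theorem 1.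

## The border blocks solve a linear system

Two more conditions make the hope precise.

- **(G2)** $K^6\to\mathbb C^r$, $(u_1,\dots,u_6)\mapsto u_1+\Lambda_1u_2+\Lambda_2u_3+\Lambda_1^2u_4+\Lambda_1\Lambda_2u_5+\Lambda_2^2u_6$, is injective.
- **(G3)** $K'^3\to\mathbb C^r$, $(u_1,u_2,u_3)\mapsto u_1+\Lambda_1u_2+\Lambda_2u_3$, is injective.

**Step 4 ((G2) and (G3) hold generically when $n\ge5m$).** *Openness.* On the open set where all $c_{i3}\ne0$, (G2) says that the linear map $(\mathbb C^r)^6\to(\mathbb C^n)^6\oplus\mathbb C^r$ sending $(u_1,\dots,u_6)$ to $(\tilde Au_1,\dots,\tilde Au_6,\ u_1+\dots+\Lambda_2^2u_6)$ is injective, that is, some maximal minor is nonzero. The same works for (G3), with $B$ in place of $\tilde A$.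

*An example for (G2).* Let all $c_{i3}=1$, so $\tilde A=A$. Since $r=n+m\ge6m$, we can choose $m$ disjoint blocks of six indices. On each block let $(c_{i1},c_{i2})$ run over the six points $(x,y)\in\mathbb Z_{\ge0}^2$ with $x+y\le2$. No nonzero polynomial $f$ of degree $\le2$ vanishes at these points. Indeed, $f(x,0)$ has three zeros, so $f=yg$ with $\deg g\le1$; then $g$ vanishes at $(0,1),(1,1)$, so $g=\gamma(y-1)$; and $g(0,2)=0$ gives $\gamma=0$. Let $\kappa_l\in\mathbb C^r$ be the indicator vector of block $l$, and let $A$ be an $n\times r$ matrix with kernel $\mathrm{span}(\kappa_1,\dots,\kappa_m)$. Expanding each $u_q\in K$ in the $\kappa_l$, an element of the kernel of the map in (G2) is a relation $\sum_lf_l(\Lambda_1,\Lambda_2)\kappa_l=0$ with $\deg f_l\le2$. Restricted to block $l$, it says that $f_l$ vanishes at the six points. So $f_l=0$ for all $l$.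

*An example for (G3).* The same with blocks of three indices carrying the points $(0,0),(1,0),(0,1)$, polynomials of degree $\le1$, and $\ker B$ spanned by the block indicators. It needs only $r\ge3m$.

By (F1), (G1)–(G3) hold simultaneously for generic parameters. Assume them until the end of the proof of Theorem 1.

**Claim 1.** $[P_1\ P_2]$ is injective, $\begin{bmatrix}Q_1\\Q_2\end{bmatrix}$ has rank $2m$, and $V:=\mathrm{Im}[Z_1,Z_2]$ equals $\mathrm{Im}[P_1\ P_2]$, of dimension $2m$.

*Proof.* If $P_1x+P_2y=0$, then $T_3^{-1}\tilde A(\Lambda_1Jx+\Lambda_2Jy)=0$, so $\Lambda_1Jx+\Lambda_2Jy\in K$. By (G2) $Jx=Jy=0$, so $x=y=0$. If $x^TQ_1+y^TQ_2=0$, transposing gives $B(\Lambda_1E^Tx+\Lambda_2E^Ty)=0$, so $\Lambda_1E^Tx+\Lambda_2E^Ty\in K'$. As the columns of $E^T$ are a basis of $K'$, (G3) gives $x=y=0$. Finally, (5) reads $[Z_1,Z_2]=[P_2\ \ {-P_1}]\begin{bmatrix}Q_1\\Q_2\end{bmatrix}$, where the right factor maps onto $\mathbb C^{2m}$; so the image is that of $[P_2\ {-P_1}]$. $\square$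

**Claim 2.** The space $\Sigma:=\{(p_1,p_2)\in V\times V:\ Z_1p_2-Z_2p_1\in V\}$ equals $\{(P_1x,P_2x):x\in\mathbb C^m\}$ and has dimension $m$.

*Proof.* That every $(P_1x,P_2x)$ lies in $\Sigma$ is (6). For the converse, write $p_1=P_1x_1+P_2y_1$ and $p_2=P_1x_2+P_2y_2$, using Claim 1.

First we compute $Z_jP_l$ modulo $V$. The matrix $\pi=B^TT_3^{-1}\tilde A$ satisfies $\pi^2=\pi$, since $\tilde AB^T=T_3$. Its kernel is $K$, since $B^TT_3^{-1}$ is injective. So $\pi$ is a projection with kernel $K$, and $\pi\Lambda_lJx=\Lambda_lJx-Jz$ for some $z\in\mathbb C^m$. Hence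
$$Z_jP_lx=T_3^{-1}\tilde A\Lambda_jB^T\cdot T_3^{-1}\tilde A\Lambda_lJx=T_3^{-1}\tilde A\Lambda_j\,\pi\,\Lambda_lJx=T_3^{-1}\tilde A\Lambda_j\Lambda_lJx-P_jz\equiv T_3^{-1}\tilde A\Lambda_j\Lambda_lJx\pmod V.$$
Therefore $Z_1p_2-Z_2p_1\equiv T_3^{-1}\tilde A\,w\pmod V$ with
$$w=\Lambda_1^2Jx_2+\Lambda_1\Lambda_2J(y_2-x_1)-\Lambda_2^2Jy_1 .$$
Now $V=T_3^{-1}\tilde A(\Lambda_1K+\Lambda_2K)$, and $T_3^{-1}\tilde A$ has kernel $K$. So $T_3^{-1}\tilde Aw\in V$ if and only if $w\in K+\Lambda_1K+\Lambda_2K$. By (G2) this forces $x_2=0$, $y_1=0$ and $y_2=x_1$, that is, $(p_1,p_2)=(P_1x_1,P_2x_1)$. The dimension is $m$ because $P_1$ is injective. $\square$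

## Proof of Theorem 1, and why it ends at $6n/5$

**Algorithm 1.** Input: $n$, $r$, $T$; set $m=r-n$.

1. Compute $Z_j=T_3^{-1}T_j$ for $j=1,2$ and a basis of $V=\mathrm{Im}[Z_1,Z_2]$.
2. Solve the linear system that defines $\Sigma$ ($4m$ unknowns, $n-2m$ equations). Put the first and second components of a basis $(p_1^{(l)},p_2^{(l)})_{l\le m}$ of $\Sigma$ as columns into matrices $\hat P_1,\hat P_2\in\mathbb C^{n\times m}$.
3. Solve
$$[\hat P_2\ \ {-\hat P_1}]\begin{bmatrix}\hat Q_1\\\hat Q_2\end{bmatrix}=[Z_1,Z_2],\qquad[\hat P_2\ \ {-\hat P_1}]\begin{bmatrix}\hat R_1\\\hat R_2\end{bmatrix}=Z_1\hat P_2-Z_2\hat P_1,$$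
and form $\hat Y_j=\begin{bmatrix}Z_j&\hat P_j\\\hat Q_j&\hat R_j\end{bmatrix}$.
4. Compute an eigenvector matrix $U$ of $\hat Y_1$, so that $U^{-1}\hat Y_1U=\mathrm{diag}(\lambda_{i1})$. Let $\lambda_{i2}$ be the diagonal entries of $U^{-1}\hat Y_2U$.
5. Output $\hat a_i\otimes\hat b_i\otimes\hat c_i$, where $\hat a_i=T_3\cdot(\text{first }n\text{ entries of column }i\text{ of }U)$, $\hat b_i=(\text{first }n\text{ entries of row }i\text{ of }U^{-1})$, $\hat c_i=(\lambda_{i1},\lambda_{i2},1)$.

**Step 5 (the computed blocks are the true ones).** By Claim 2 the basis of $\Sigma$ is $(P_1x_l,P_2x_l)$ with $x_1,\dots,x_m$ a basis of $\mathbb C^m$. So $\hat P_j=P_jG$ with $G=[x_1\cdots x_m]\in GL_m$. The matrix $J$ was an arbitrary basis matrix of $K$, and replacing it by $JG$ replaces $P_j=T_3^{-1}\tilde A\Lambda_jJ$ by $P_jG$. So we may assume $\hat P_j=P_j$. By Claim 1, $[P_2\ {-P_1}]$ is injective, so both systems in step 3 have at most one solution. By (5) and (6) the solutions are $\hat Q_j=Q_j$ and $\hat R_j=R_j$. Thus $\hat Y_j=S^{-1}\Lambda_jS$.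

**Step 6 (diagonalization returns the terms exactly).** The eigenvalues $c_{i1}/c_{i3}$ of $\hat Y_1$ are distinct by (G1), and its eigenvectors are the columns of $S^{-1}$ up to scale. So $U=S^{-1}\Pi\Delta$ with a permutation matrix $\Pi$ and an invertible diagonal $\Delta=\mathrm{diag}(\delta_i)$, and $U^{-1}\hat Y_2U$ is diagonal. If column $i$ of $U$ comes from column $\sigma(i)$ of $S^{-1}$, then by (3) its first $n$ entries are $\delta_iT_3^{-1}c_{\sigma(i)3}a_{\sigma(i)}$. Row $i$ of $U^{-1}=\Delta^{-1}\Pi^{-1}S$ starts with $\delta_i^{-1}b_{\sigma(i)}^T$. Hence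
$$\hat a_i\otimes\hat b_i\otimes\hat c_i=\delta_ic_{\sigma(i)3}a_{\sigma(i)}\otimes\delta_i^{-1}b_{\sigma(i)}\otimes\frac{c_{\sigma(i)}}{c_{\sigma(i)3}}=a_{\sigma(i)}\otimes b_{\sigma(i)}\otimes c_{\sigma(i)}.$$

**Step 7 (cost).** Apart from the single eigenvector computation, the algorithm inverts, multiplies and row-reduces matrices with $O(n)$ rows and columns: for the system of step 2, take a matrix $H$ with $n-2m$ rows and kernel $V$, and impose $H(Z_1p_2-Z_2p_1)=0$ on the coordinates of $p_1,p_2$ in the basis of $V$. All this takes $O(n^3)$ field operations. This proves Theorem 1. $\blacksquare$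

The output is always a valid $r$-term decomposition equal to the generating one. If the rank-$r$ decomposition of $T$ is unique, the output is that decomposition. So the Corollary holds with $\epsilon=1/5$.

**Where this linear step ends.** If $n<5m$ and $\dim V=2m$, then $\dim\Sigma\ge4m-(n-2m)=6m-n>m$. The space $\Sigma$ is then too large to reveal the pairs $(P_1x,P_2x)$. So $6n/5$ is exactly the limit of Algorithm 1.

## A subspace that remembers the pairs $(b_i,c_i)$

To go further we stop asking for all of $Y_1,Y_2$ at once, and look for one pair $(b_i,c_i)$ at a time. We use the bilinear pairing $v\cdot w=\sum v_jw_j$ on $\mathbb C^3$. For $c\ne0$ let $c^\perp=\{w:c\cdot w=0\}$, a plane. We have $c\times y=0$ exactly when $y\in\mathbb Cc$, and $c\cdot(c\times y)=0$. So $c\times\cdot$ induces an isomorphism $\mathbb C^3/\mathbb Cc\to c^\perp$; in particular $c^\perp=c\times\mathbb C^3$.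

**Definition (Koszul flattening).** $M(T):\mathbb C^n\otimes\mathbb C^3\to\mathbb C^n\otimes\mathbb C^3$ depends linearly on $T$ and is given on rank-one tensors by
$$M(a\otimes b\otimes c)(\xi\otimes y)=(a\cdot\xi)\,b\otimes(c\times y),\qquad W:=\mathrm{Im}\,M(T).\tag{7}$$

For a single term with $a,b,c\neq0$ the image is $b\otimes c^\perp$, of dimension $2$. In terms of slices, $\sum_ic_{ij}(a_i\cdot\xi)b_i=T_j^T\xi$, so
$$M(T)=\begin{bmatrix}0&-T_3^T&T_2^T\\T_3^T&0&-T_1^T\\-T_2^T&T_1^T&0\end{bmatrix}.$$
For every decomposition $T=\sum a_i\otimes b_i\otimes c_i$ with all $c_i\neq0$, linearity gives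
$$W\subseteq\sum_ib_i\otimes c_i^\perp,\tag{8}$$
and the right side has dimension at most twice the number of terms.

**Remark (link with the commutator).** If $T_3$ is invertible, then $\operatorname{rank}M(T)=2n+\operatorname{rank}[Z_1,Z_2]$. Indeed, put $X_j=Z_j^T=T_j^TT_3^{-T}$ and multiply $M(T)$ on the right by $\mathrm{diag}(T_3^{-T},T_3^{-T},T_3^{-T})$. The kernel of the result consists of $(y_1,y_2,y_3)$ with $y_2=X_2y_3$, $y_1=X_1y_3$ and $(X_1X_2-X_2X_1)y_3=0$, so its dimension is $n-\operatorname{rank}[X_1,X_2]=n-\operatorname{rank}[Z_1,Z_2]$. With $\operatorname{rank}[Z_1,Z_2]=2m$, as in Claim 1, this gives $\operatorname{rank}M(T)=2r$.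

So in the good case $W=\bigoplus_ib_i\otimes c_i^\perp$, and $W$ is computable from $T$. The plan is to recover the pairs $(b_i,c_i)$ as the *only* pairs with $b\otimes c^\perp\subset W$. Three conditions make this true. From here on, $K=\ker B\subset\mathbb C^r$ (this subspace was $K'$ before), and for $0\ne c\in\mathbb C^3$, $I_c$ is the space of quadratic forms on $\mathbb C^3$ vanishing at $c$. Its dimension is $6-1=5$.

- **(H1)** $\dim W=2r$.
- **(H2)** $\operatorname{rank}B=n$, and for **every** $0\ne c\in\mathbb C^3$ the map $\Psi_c:I_c\otimes K\to\mathbb C^r$, $f\otimes\kappa\mapsto(f(c_i)\kappa_i)_{i=1}^r$, is injective.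
- **(H3)** All $c_{i3}\ne0$, the $c_{i1}/c_{i3}$ are pairwise distinct, and the tensors $b_i\otimes c_i$ are linearly independent.

**(H2) by hand for $m=1$.** Here $K=\mathbb C\kappa$, and $\Psi_c(f\otimes\kappa)=(f(c_i)\kappa_i)_i$. If all $\kappa_i\ne0$ and the points $[c_1],\dots,[c_r]$ of $\mathbb P^2$ lie on no common conic, then $\Psi_c(f\otimes\kappa)=0$ gives $f=0$, for every $c$.

Compare (H2) with (G2): there the six monomials $1,x,y,x^2,xy,y^2$ were used, and $6m\le r$ was needed. Here only the five quadrics through $c$ enter, so $\Psi_c$ has a $5m$-dimensional source. The price is that (H2) must hold for all $c$ in a two-parameter family. An $r\times5m$ matrix is expected to drop rank in codimension $r-5m+1$, and a two-parameter family should miss this if $r-5m+1\ge3$, i.e. $r\ge5m+2$, i.e. $n\ge4m+2$. This is a heuristic; the proof is two sections below.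

## The only planes $b\otimes c^\perp$ inside $W$

**Lemma 3.** Assume (H1)–(H3). Then $W=\bigoplus_ib_i\otimes c_i^\perp$. For $b\ne0$ and $c\ne0$: $b\otimes c^\perp\subset W$ if and only if there is $i$ with $b\propto b_i$ and $c\propto c_i$.

*Proof.* **Step 8 (the easy parts).** By (H3), all $c_i\ne0$. The sum in (8) has dimension at most $2r$ and contains $W$, of dimension $2r$; so it equals $W$ and is direct. "If" is clear. For "only if", let $b\otimes c^\perp\subset W$, and write $b=B\beta$ with $\beta\in\mathbb C^r$, possible as $\operatorname{rank}B=n$.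

**Step 9 (turn one vector $v\in c^\perp$ into an equation for $\beta$).** Since $b\otimes v\in W$, we have $b\otimes v=\sum_ib_i\otimes w_i$ with $c_i\cdot w_i=0$. Put $u_i=\beta_iv-w_i\in\mathbb C^3$. Then $\sum_ib_i\otimes u_i=0$, that is, each coordinate sequence $\kappa_j:=(u_{ij})_{i=1}^r$, $j=1,2,3$, lies in $K$. From $c_i\cdot u_i=\beta_i(c_i\cdot v)$ we get
$$D_v\beta=\sum_jD_j\kappa_j,\qquad D_v:=\mathrm{diag}(c_1\cdot v,\dots,c_r\cdot v).\tag{9}$$

**Step 10 (combine two vectors so that $\beta$ disappears).** Let $v,v'$ be a basis of $c^\perp$, with $\kappa_j$ and $\kappa_j'$ obtained from $v$ and $v'$. View vectors of $\mathbb C^3$ as linear forms $x\mapsto v\cdot x$; then $v,v'$ vanish at $c$. Complete them to a basis $v,v',w$ of the linear forms, and let $x_1,x_2,x_3$ be the coordinate forms. Rewrite in the new basis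
$$\sum_jx_j\otimes\kappa_j=v\otimes\mu_1+v'\otimes\mu_2+w\otimes\mu_3,\qquad\sum_jx_j\otimes\kappa_j'=v\otimes\mu_1'+v'\otimes\mu_2'+w\otimes\mu_3',$$
with all $\mu$'s in $K$. Then (9) for $v$ and $v'$ becomes
$$D_v\beta=D_v\mu_1+D_{v'}\mu_2+D_w\mu_3,\qquad D_{v'}\beta=D_v\mu_1'+D_{v'}\mu_2'+D_w\mu_3'.\tag{10}$$
Diagonal matrices commute, so $D_{v'}(D_v\beta)=D_v(D_{v'}\beta)$. Inserting (10), this says that
$$vv'\otimes(\mu_1-\mu_2')+v'^2\otimes\mu_2+v'w\otimes\mu_3-v^2\otimes\mu_1'-vw\otimes\mu_3'$$
is mapped to $0$ by $\Psi_c$. It lies in $I_c\otimes K$, because every quadratic form in it has a factor $v$ or $v'$.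

**Step 11 (use (H2) and conclude).** By (H2) this element is $0$. The forms $v^2,vv',v'^2,vw,v'w$ are linearly independent, hence a basis of $I_c$. So $\mu_2=\mu_3=\mu_1'=\mu_3'=0$ and $\mu_1=\mu_2'=:\mu\in K$. Now (10) reads $D_v(\beta-\mu)=0=D_{v'}(\beta-\mu)$. So $\beta-\mu$ is supported on indices $i$ with $c_i\cdot v=c_i\cdot v'=0$, i.e. $c_i\propto c$. By (H3) the $c_i$ are pairwise non-proportional, so there is at most one such $i$. Since $B(\beta-\mu)=B\beta=b\ne0$, there is exactly one, and $b\propto b_i$. $\square$

## Conics through few points: (H1)–(H3) are generic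

**Lemma 4.** For $m\ge1$ and $n\ge4m+2$, conditions (H1)–(H3) hold for generic parameters.

*Proof.* **Step 12 ((H3)).** Each of its conditions is open. The $b_i\otimes c_i$ are independent when they are $r$ distinct vectors $e_p\otimes e_q$, which is possible since $r\le3n$. The other conditions are clearly nonempty. Use (F1).

**Step 13 ((H1), by factoring $M(T)$).** Let all $c_i\ne0$. Then $M(T)$ is the composition of
$$\mathbb C^n\otimes\mathbb C^3\to\bigoplus_i\mathbb C^3/\mathbb Cc_i,\quad\xi\otimes y\mapsto\big((a_i\cdot\xi)\,y\bmod c_i\big)_i\qquad\text{and}\qquad(y_i)_i\mapsto\sum_ib_i\otimes(c_i\times y_i).$$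
The middle space has dimension $2r$, so $\operatorname{rank}M(T)=2r$ if the first map is surjective and the second injective. As $c_i\times\cdot$ maps $\mathbb C^3/\mathbb Cc_i$ isomorphically to $c_i^\perp$, the second map is injective iff $(w_i)\in\bigoplus c_i^\perp\mapsto\sum b_i\otimes w_i$ is injective. The first is surjective iff its dual is injective. Since $(\mathbb C^3/\mathbb Cc_i)^*=c_i^\perp$, the dual sends $(w_i)\in\bigoplus c_i^\perp$ to the functional $\xi\otimes y\mapsto\sum(a_i\cdot\xi)(w_i\cdot y)$, that is, to $\sum a_i\otimes w_i$.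

A relation $\sum b_i\otimes w_i=0$ with $w_i\in c_i^\perp$ is the same as vectors $\kappa_j=(w_{ij})_i\in\ker B$ with $\sum_jD_j\kappa_j=0$; likewise for $A$. So it suffices that $(\kappa_1,\kappa_2,\kappa_3)\mapsto\sum_jD_j\kappa_j$ is injective on $(\ker B)^3$ and on $(\ker A)^3$. The first condition is open: it is injectivity of $(\kappa_1,\kappa_2,\kappa_3)\mapsto(B\kappa_1,B\kappa_2,B\kappa_3,\sum D_j\kappa_j)$ on $(\mathbb C^r)^3$. It is nonempty: as $r\ge3m$, take $m$ disjoint blocks of three indices with $c_i=e_1,e_2,e_3$ on each, and let $\ker B$ be spanned by the block indicators. If $\kappa_j$ has the value $\alpha_{jl}$ on block $l$, then $\sum_jD_j\kappa_j$ takes the values $\alpha_{1l},\alpha_{2l},\alpha_{3l}$ on block $l$, so it vanishes only if all $\alpha_{jl}=0$. The condition for $A$ is the same with $A$ in place of $B$.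

**Step 14 ((H2) is open).** Let $\Omega$ be the open set of $(B,(c_i))$ with $\operatorname{rank}B=n$, and $\mathrm{Quad}$ the 6-dimensional space of quadratic forms. An element $F\in\mathrm{Quad}\otimes\mathbb C^r$ has components $F_1,\dots,F_r\in\mathrm{Quad}$. The failure set of (H2) in $\Omega$ is the projection of
$$\{(B,(c_i),[c],[F]):\ F\in I_c\otimes\mathbb C^r,\ (1\otimes B)F=0,\ F_i(c_i)=0\ \text{for all }i\}\subset\Omega\times\mathbb P^2\times\mathbb P(\mathrm{Quad}\otimes\mathbb C^r).$$
The condition $F\in I_c\otimes\mathbb C^r$ means $F_i(c)=0$ for all $i$. So the set is closed, and by (F2) the failure set is closed in $\Omega$. It remains to find one point of $\Omega$ where (H2) holds.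

**Step 15 (choose the points $c_i$, and count conics).** We have $r=n+m\ge5m+2\ge7$. Fix nonzero $c_1,\dots,c_r$ such that no three are collinear in $\mathbb P^2$ and no six lie on a conic; these are finitely many nonempty open conditions. Evaluations at any six of the points are six linearly independent functionals on $\mathrm{Quad}$. Hence, for $J\subset\{1,\dots,r\}$ with $|J|=j$, the space $I_J$ of quadrics vanishing at $c_i$ for all $i\in J$ has dimension $6-j$ if $j\le6$, and is $0$ if $j\ge6$. (From here to the end of this proof, $J$ denotes an index set.) Let $I_{J\cup c}=I_J\cap I_c$. We need its dimension for $[c]\notin\{[c_i]\}$.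

For $j\le4$, $\dim I_{J\cup c}=5-j$. To see this, we must find a conic through the points $p_1,\dots,p_j$ of $J$ that avoids $c$.

- If $j\le2$: take two lines, each through at most one of the points, both avoiding $c$, so that together they contain the points.
- If $j=3$: $c$ cannot lie on both lines $p_1p_2$ and $p_1p_3$, since they meet only in $p_1\neq c$. So some line through two of the points avoids $c$; add a line through the third point avoiding $c$.
- If $j=4$: one of the line pairs $p_1p_2\cup p_3p_4$ and $p_1p_3\cup p_2p_4$ avoids $c$. A point on both would lie on one of the intersections $p_1p_2\cap p_1p_3=p_1$, $p_1p_2\cap p_2p_4=p_2$, $p_3p_4\cap p_1p_3=p_3$, $p_3p_4\cap p_2p_4=p_4$.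

For $j=5$, $\dim I_{J\cup c}\le1$, with equality only if $c$ lies on the unique conic through $J$. For $j\ge6$, $I_{J\cup c}=0$.

**Step 16 (the bad kernels form a small set).** Let $X\subset\mathbb C^{r\times m}$ be the set of matrices $\kappa$ for which there are $c\ne0$ and $0\ne f=(f_1,\dots,f_m)\in I_c^m$ with
$$\sum_lf_l(c_i)\kappa_{il}=0\quad\text{for all }i=1,\dots,r.$$
If $\kappa\notin X$ has rank $m$ and $B$ is an $n\times r$ matrix with $\ker B=\mathrm{im}\,\kappa$, then (H2) holds for $B$ and our $c_i$: an element of $I_c\otimes K$ is $\sum_lf_l\otimes\kappa_{\bullet l}$ with unique $f\in I_c^m$, and $\Psi_c$ maps it to the left sides above. Matrices of rank $m$ form a nonempty open set. So by (F3) it suffices to show $\dim X<rm$.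

$X$ is a projection of the set of triples $([c],[f],\kappa)$ with $[c]\in\mathbb P^2$, $[f]\in\mathbb P(I_c^m)$ and the equations above. Stratify the pairs $([c],[f])$ by $u=\dim\mathrm{span}(f_1,\dots,f_m)$ and by $J=\{i:f_1(c_i)=\dots=f_m(c_i)=0\}$, $j=|J|$. Here $1\le u\le\min(m,5)$. For $i\in J$ the $i$-th equation is void. For $i\notin J$ it is one nontrivial linear condition on the row $\kappa_i$, and different rows involve different unknowns. So the fibre over each pair has dimension $rm-(r-j)$. By (F3) it suffices that each of the finitely many strata of pairs has dimension $<r-j$.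

All $f_l$ lie in $I_{J\cup c}$, of dimension $\delta$, say. Choosing first the span (a point of a Grassmannian, (F4)), then $m$ vectors in it up to a common scalar, we see that for fixed $c$ the $[f]$ form a family of dimension at most $u(\delta-u)+um-1$. We will use the identity
$$u(5-u)+um=5m-(5-u)(m-u)\le5m,\tag{11}$$
valid as $u\le5$ and $u\le m$.

*$[c]\notin\{[c_i]\}$, $j\le4$.* Here $\delta=5-j$, and $c$ contributes at most $2$. The stratum has dimension at most $1+u(5-j-u)+um$, so we need
$$r>j+1+u(5-j-u)+um=1+j(1-u)+u(5-u)+um.$$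
As $u\ge1$, (11) bounds the right side by $5m+1<r$.

*$[c]\notin\{[c_i]\}$, $j=5$.* A nonzero $f$ forces $\delta=u=1$ and $c$ on the conic through $J$, so $c$ contributes at most $1$. The stratum has dimension at most $1+m-1=m$. We need $m<r-5$, i.e. $n>5$, which holds as $n\ge4m+2\ge6$.

*$[c]\notin\{[c_i]\}$, $j\ge6$.* The stratum is empty.

*$[c]=[c_i]$ for some $i$.* Then $i\in J$ since $f_l\in I_c$, so $j\ge1$ and $I_{J\cup c}=I_J$. For $j\ge6$ the stratum is empty. For $1\le j\le5$ we have $\delta=6-j$, and $c$ contributes $0$. We need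
$$r>j-1+u(6-j-u)+um=(j-1)(1-u)+u(5-u)+um,$$
and by (11) the right side is at most $5m<r$.

Hence $\dim X<rm$, so (H2) holds at some point of $\Omega$, and by Step 14 it holds generically. With (F1), Lemma 4 follows. $\square$

Step 16 uses $r\ge5m+2$ for $[c]\notin\{[c_i]\}$ and $j\le4$, where the bound is $5m+1$. The summand $1$ there is the two parameters of $c$ minus one for the scaling of $f$.

## Rank exactly $r$, and uniqueness

Assume (H1)–(H3), and let $T=\sum_{i=1}^{r'}a_i'\otimes b_i'\otimes c_i'$ with $r'\le r$ and no zero terms.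

**Step 17 (no fewer terms, same planes).** By (8) for this decomposition, $W\subseteq\sum_{i\le r'}b_i'\otimes c_i'^\perp$, so $2r=\dim W\le2r'$. Hence $r'=r$, the sum is direct, and $W=\bigoplus_ib_i'\otimes c_i'^\perp$. In particular $T$ has rank $r$, and no $r$-term decomposition contains a zero term.

**Step 18 (same factors).** Each $b_i'\otimes c_i'^\perp$ lies in $W$. By Lemma 3, $b_i'\propto b_{\sigma(i)}$ and $c_i'\propto c_{\sigma(i)}$ for some index $\sigma(i)$. If $\sigma(i)=\sigma(k)$ with $i\ne k$, two summands of a direct sum would be the same nonzero space; so $\sigma$ is a permutation. Write $b_i'\otimes c_i'=\lambda_i\,b_{\sigma(i)}\otimes c_{\sigma(i)}$ with $\lambda_i\ne0$. Then $\sum_i\lambda_ia_i'\otimes b_{\sigma(i)}\otimes c_{\sigma(i)}=T=\sum_ia_{\sigma(i)}\otimes b_{\sigma(i)}\otimes c_{\sigma(i)}$. Since the $b_i\otimes c_i$ are linearly independent, $\lambda_ia_i'=a_{\sigma(i)}$. So the decomposition is unique.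

With Lemma 4, this proves the first half of Theorem 2.

## Finding the pairs with one eigenvalue parameter

Assume (H1)–(H3) and put $k=3n-2r=n-2m$, $s_i=c_{i1}/c_{i3}$, $t_i=c_{i2}/c_{i3}$. The $s_i$ are distinct.

**Step 19 (a two-parameter eigenvalue problem).** $W$ has codimension $k$ in $\mathbb C^n\otimes\mathbb C^3$. A basis of its linear equations gives matrices $P_1,P_2,P_3\in\mathbb C^{k\times n}$ (unrelated to the blocks $P_j$ of Theorem 1) with
$$W=\Big\{\sum_jx_j\otimes e_j:\ P_1x_1+P_2x_2+P_3x_3=0\Big\}.$$
So $b\otimes v\in W$ iff $\sum_jv_jP_jb=0$. As $(s,t,1)^\perp$ is spanned by $(1,0,-s)$ and $(0,1,-t)$, Lemma 3 and (H3) give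
$$b\ne0,\ P_1b=sP_3b,\ P_2b=tP_3b\iff\exists i:\ (s,t)=(s_i,t_i),\ b\propto b_i,\ b\neq 0.\tag{12}$$

The first thing to try is to use one equation at a time: find the $s$ for which $P_1-sP_3$ has a kernel. This fails at once. The matrix $P_1-sP_3$ has $k=n-2m<n$ rows, so its kernel has dimension at least $2m$ for *every* $s$. Both equations are needed together, with $t$ eliminated. The way to do this is to fix $s$, restrict to the kernel, and let the second equation act there as an eigenvalue problem for $t$.

**Step 20 (for fixed $s$, the second equation becomes a linear map).** If $P_1b=P_3b=0$, then $b=0$. Indeed these equations say $b\otimes e_1,b\otimes e_3\in W$, i.e. $b\otimes(0,1,0)^\perp\subset W$, and by Lemma 3 a nonzero $b$ would give some $c_i\propto(0,1,0)$, against $c_{i3}\neq0$. Hence $P_3$ is injective on $X^{(s)}:=\ker(P_1-sP_3)$ for every $s\in\mathbb C$.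

Let $X_0=X^{(s)}$ and $X_{j+1}=\{b\in X_j:\ P_2b\in P_3X_j\}$. If $X_{j+1}=X_j$, the definition gives $X_{j+2}=X_{j+1}$, so the chain falls strictly until it becomes stationary. As $\dim X_0\le n$, we get $X_n=X_{n+1}=\cdots$. So for $b\in X_n$ we have $P_2b\in P_3X_n$, and by injectivity of $P_3$ there is a unique $\varphi(b)\in X_n$ with $P_3\varphi(b)=P_2b$. The map $\varphi:X_n\to X_n$ is linear. Its eigenpairs $\varphi(b)=tb$ are exactly the solutions $(t,b)$ of (12) with this $s$. An eigenpair satisfies $P_1b=sP_3b$ and $P_2b=tP_3b$. Conversely, if $b$ solves these equations, then $b\in X_0$, and $b\in X_j$ implies $P_2b=tP_3b\in P_3X_j$, so $b\in X_{j+1}$. Hence $b\in X_n$, and $\varphi(b)=tb$.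

Thus, once the right values of $s$ are known, the rest is linear algebra. To find these values, encode the whole chain in one matrix that is affine-linear in $s$:
$$\Theta(s):(b_0,\dots,b_n)\mapsto\Big(\big((P_1-sP_3)b_j\big)_{0\le j\le n},\ \big(P_2b_j-P_3b_{j+1}\big)_{0\le j\le n-1}\Big),\qquad b_j\in\mathbb C^n.$$

**Claim 3.** $\Theta(s)$ is injective if and only if $s\notin\{s_1,\dots,s_r\}$.

*Proof.* If $s=s_i$, put $b_j=t_i^{\,j}b_i$ with $t_i^{\,0}=1$. Then $(P_1-sP_3)b_j=0$ and $P_2b_j-P_3b_{j+1}=t_i^{\,j}(P_2b_i-t_iP_3b_i)=0$, so $(b_0,\dots,b_n)$ is a nonzero kernel element.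

Conversely, let $s\notin\{s_i\}$ and $\Theta(s)(b_0,\dots,b_n)=0$. We show by induction on $j$ that $b_0,\dots,b_{n-j}\in X_j$. For $j=0$, all $b_i$ lie in $X^{(s)}=X_0$. If the statement holds for $j$ and $i\le n-j-1$, then $b_i,b_{i+1}\in X_j$ and $P_2b_i=P_3b_{i+1}\in P_3X_j$, so $b_i\in X_{j+1}$. For $j=n$ we get $b_0\in X_n$. If $X_n\ne0$, then $\varphi$ would have an eigenvector, and (12) would give $s\in\{s_i\}$, a contradiction. So $X_n=0$ and $b_0=0$. Now $P_3b_1=P_2b_0=0$ with $b_1\in X^{(s)}$ gives $b_1=0$; then $P_3b_2=P_2b_1=0$ gives $b_2=0$, and so on. $\square$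

**Algorithm 2.** Input: $n$, $r$, $T$.

1. Compute $M(T)$, $W$ and $P_1,P_2,P_3$.
2. Find $s^*\in\{0,1,\dots,r\}$ with $\Theta(s^*)$ injective. Choose a set $I$ of $n(n+1)$ rows with $\Theta_I(s^*)$ invertible. Write $\Theta(s)=\Theta(s^*)-(s-s^*)\Theta'$ with a constant matrix $\Theta'$. Compute the eigenvalues $\mu$ of $\Theta_I(s^*)^{-1}\Theta'_I$ and, for $\mu\ne0$, the candidates $s=s^*+1/\mu$. Keep exactly the candidates with $\Theta(s)$ not injective.
3. For each kept $s$, compute $X_n$, the map $\varphi$, and one eigenpair $(t,b)$ of $\varphi$. Record the pair $b$, $(s,t,1)$.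
4. With the recorded pairs as $b_i$, $c_i$, solve the linear system $T=\sum_ia_i\otimes b_i\otimes c_i$ for the $a_i$, and output the terms.

**Step 21 (correctness).** In step 2, one of the $r+1$ numbers $0,\dots,r$ is not among $s_1,\dots,s_r$, so $s^*$ exists by Claim 3. Since $\Theta(s^*)$ is injective with $n(n+1)$ columns, $I$ exists. If $\Theta(s)$ is not injective, then $s\ne s^*$ and $\Theta_I(s)=\Theta_I(s^*)\big(1-(s-s^*)\Theta_I(s^*)^{-1}\Theta_I'\big)$ is singular. So $1/(s-s^*)$ is an eigenvalue of $\Theta_I(s^*)^{-1}\Theta'_I$, and $s$ is a candidate. By Claim 3, the kept candidates are exactly $s_1,\dots,s_r$. In step 3 with $s=s_i$, we have $b_i\in X_n$, so $X_n\neq0$ and an eigenpair $(t,b)$ exists. By (12) and the distinctness of the $s_i$, $b\propto b_i$ and $t=t_i$, so $(s_i,t,1)\propto c_i$. In step 4, the system is solvable because $T$ has such a decomposition, and the solution is unique because the $b_i\otimes c_i$ are independent.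

**Step 22 (cost).** $\Theta(s)$ has $k(2n+1)$ rows and $n(n+1)$ columns, so all matrices have size $O(n^2)$. There are at most $r+1$ tests for $s^*$, at most $n(n+1)$ candidates, and $r$ runs of step 3, each with at most $n$ subspace computations in $\mathbb C^n$. Step 4 is a $3n\times r$ system with $n$ right-hand sides. In total this is a polynomial number of field operations and eigenvalue computations. This proves Theorem 2. $\blacksquare$

## The criterion of Lemma 3 for $n\le4m$

Suppose $\dim W=2r$, all $c_{i3}\ne0$, and $n\le4m$. Then infinitely many $[c]\in\mathbb P^2$ admit $b\ne0$ with $b\otimes c^\perp\subset W$, so the conclusion of Lemma 3 fails.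

Indeed, for given $c$ the condition $b\otimes c^\perp\subset W$ consists of $k$ linear equations for each of two basis vectors of $c^\perp$, so $2k=2n-4m$ equations in $n$ unknowns. If $n<4m$, then $2k<n$, and there is a nonzero solution for every $c$. If $n=4m$, the system is square. In the chart $c=(s,t,1)$ its determinant is a polynomial in $(s,t)$. It vanishes at each $(s_i,t_i)$: since $\dim W=2r$, the sum in (8) equals $W$ and all $b_i\ne0$, so $b_i$ is a nonzero solution there. A polynomial in two variables over $\mathbb C$ with at least one zero is either identically zero or non-constant, and in both cases it has infinitely many zeros.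

So the range $n\ge4m+2$ of this criterion is optimal except possibly for the single case $n=4m+1$. Nothing is claimed here about efficient decomposition for $r>(5n-2)/4$ beyond what Theorem 1 covers.
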